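# Stronger self-repellence makes a one-dimensional polymer faster

## 1. The theorem: the speed has positive derivative in the repellence

**Theorem 1.** For $\alpha\in(0,1)$ and $n\in\mathbb N$ let $Q_n^\alpha$ be the probability measure on $n$-step nearest-neighbour paths $(0,S_1,\dots,S_n)$ on $\mathbb Z$ given by
$$Q^\alpha_n\big((0,S_1,\ldots,S_n)\big)=\frac1{Z_n^\alpha}(1-\alpha)^{I_n}2^{-n},\qquad I_n=\#\{0\le i<j\le n:\ S_i=S_j\},$$
and let $\theta^*(\alpha)\in(0,1)$ be the number with $Q_n^\alpha\big(\big||S_n|/n-\theta^*(\alpha)\big|\le\varepsilon\big)\to1$ for every $\varepsilon>0$. Then $\theta^*$ is real-analytic on $(0,1)$ and $d\theta^*/d\alpha>0$ for every $\alpha\in(0,1)$. In particular $\theta^*$ is strictly increasing.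

There is a stronger version, which needs some notation. Put $\beta=-\log(1-\alpha)\in(0,\infty)$, so that $(1-\alpha)^{I_n}=e^{-\beta I_n}$. For $\kappa\ge0$ let $Q_n^{\beta,\kappa}$ be the probability measure on $n$-step paths proportional to $e^{\kappa S_n}(1-\alpha)^{I_n}2^{-n}$; the number $\kappa$ is a force pulling to the right, and $\kappa=0$ is the original model. For $r\in\mathbb R$ and $i,j\in\mathbb N=\{1,2,\dots\}$ let
$$A(i,j)=A_{r,\beta}(i,j)=w(l)\binom{i+j-2}{i-1},\qquad l=i+j-1,\qquad w(l)=2^{-l}e^{rl-\beta l(l-1)/2}.\tag{1}$$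
This is a symmetric matrix with positive entries. Let $\lambda=\lambda(r,\beta)$ be its norm on $\ell^2(\mathbb N)$ and $\tau>0$ its eigenvector for $\lambda$ with $\|\tau\|=1$ (Section 2 shows that these exist). Then $\pi(i,j)=\tau(i)A(i,j)\tau(j)/\lambda$ is a probability law for a pair $(I,J)$, and we let $q_{r,\beta}$ be the law of $L=I+J-1$ under $\pi$.

**Theorem 2.**
(a) For all $\beta>0$, $\kappa\ge0$ there is $\theta(\beta,\kappa)\in(0,1)$ with $|S_n|/n\to\theta(\beta,\kappa)$ in $Q_n^{\beta,\kappa}$-probability, exponentially fast (and $S_n/n\to\theta(\beta,\kappa)$ if $\kappa>0$). The function $\theta$ is real-analytic, $\partial_\beta\theta>0$ and $\partial_\kappa\theta>0$.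
(b) For every $\beta>0$ the law $q_{r,\beta}$ is strictly increasing in $r\in\mathbb R$ in the monotone likelihood ratio order.
(c) $\theta^*$ is an increasing analytic diffeomorphism of $(0,1)$ onto $(0,1)$.

In words: we reweight simple random walk by a factor $1-\alpha$ for each pair of times at which it sits at the same site. The path is pushed out and moves ballistically, at speed $\theta^*(\alpha)$, in one of the two directions. The question, taken from http://dml.mathdoc.fr/item/1177005273/, is whether more repulsion always means more speed. There, the existence of $\theta^*$ and its analyticity are quoted as known; the proof below rederives both. "Exponentially fast" means that for each $\varepsilon>0$ the probability of a deviation larger than $\varepsilon$ is at most $e^{-cn}$ for some $c>0$ and all large $n$.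

The variable $L$ in Theorem 2(b) will turn out to describe the number of visits to a typical site in the middle of the path. The speed will be $1/E[L]$.

**Two path lengths by hand.** Write $x=1-\alpha$. For $n=2$ there are two straight paths of weight $1$ and two returning paths with $I_2=1$, so $Q_2^\alpha(|S_2|=2)=1/(1+x)$. For $n=3$, up to reflection, the paths are $0,1,2,3$ (with $I_3=0$), $0,1,2,1$ and $0,-1,0,1$ (with $I_3=1$), and $0,1,0,1$ (with $I_3=2$). So $Q_3^\alpha(|S_3|=3)=1/(1+2x+x^2)=1/(1+x)^2$. Both probabilities increase with $\alpha$.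

**Why finite $n$ does not settle it.** The obvious plan is to differentiate: $\partial_\beta E_{Q_n^\alpha}|S_n|=-\mathrm{Cov}_{Q_n^\alpha}(|S_n|,I_n)$, so one wants $|S_n|$ and $I_n$ to be negatively correlated for every $n$. But $I_n$ is not a decreasing function of $|S_n|$ path by path: the path $0,1,0,1,0,1,2$ has $|S_6|=2$ and $I_6=3+3=6$, while $0,1,2,3,2,1,0$ has $|S_6|=0$ and $I_6=3$. So the inequality would need a genuine correlation argument. And even if we had it for each $n$, the limit $n\to\infty$ would keep only a weak inequality, not $d\theta^*/d\alpha>0$. We therefore go to $n=\infty$ first and look for an exact formula for the speed.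

**Two notions of monotonicity.**

**Definition (monotone likelihood ratio, MLR).** Let $q,q'$ be probability laws on $\mathbb N$ with $q(m),q'(m)>0$ for all $m$. We say $q'$ is strictly larger than $q$ in the MLR order if $q'(m)/q(m)$ is strictly increasing in $m$.

For example, with $q_s(m)=(1-s)s^{m-1}$ the ratio $q_{s'}(m)/q_s(m)$ is a constant times $(s'/s)^m$, so geometric laws increase in $s$. MLR order implies stochastic domination: if $h=q'/q$ is nondecreasing, there is a threshold up to which $q'\le q$ and beyond which $q'\ge q$. So $\sum_{k>m}(q'(k)-q(k))=-\sum_{k\le m}(q'(k)-q(k))$ is $\ge0$ for every $m$: use the left form above the threshold and the right form below it. The same argument works if $q$ lives on $\{1,\dots,m\}$ and $q'$ on $\{1,\dots,m+1\}$, putting $h(m+1)=+\infty$.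

**Definition (log-concavity).** A positive sequence $a$ is log-concave if $a(k)^2\ge a(k-1)a(k+1)$ for all interior $k$; equivalently, $a(k+1)/a(k)$ is nonincreasing.

For example, $w$ is log-concave since
$$\frac{w(l+1)}{w(l)}=\tfrac12e^{r-\beta l}.\tag{2}$$
Sums of log-concave sequences need not be log-concave: for $a(k)=2^k+2^{-k}$ we have $a(1)^2=6.25<8.5=a(0)a(2)$.

**Textbook facts used.**

1. Jentzsch (Perron–Frobenius): if a compact self-adjoint operator on $\ell^2(\mathbb N)$ has strictly positive matrix entries, its norm is a simple eigenvalue, with a strictly positive eigenvector.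
2. Analytic perturbation: if $A$ depends analytically (in operator norm) on parameters, and a circle $\Gamma$ avoids the spectrum of $A$ at one parameter, then near this parameter $\Pi=\frac1{2\pi i}\oint_\Gamma(z-A)^{-1}dz$ is an analytic family of projections of constant rank.
3. Fekete: if $Z_{n+m}\le Z_nZ_m$ with $Z_n>0$, then $\lim\frac1n\log Z_n$ exists in $[-\infty,\infty)$.

## 2. The matrix $A_{r,\beta}$, its Perron eigenvector and the law of $L$

**Step 1: $A$ is Hilbert–Schmidt (HS) and analytic in $(r,\beta)$.** This gives access to Facts 1 and 2. Since $\binom{i+j-2}{i-1}\le2^l$, we have $A(i,j)\le e^{rl-\beta l(l-1)/2}$, and exactly $l$ pairs $(i,j)$ have $i+j-1=l$. So $\sum A(i,j)^2\le\sum_l l\,e^{2rl-\beta l(l-1)}<\infty$. The same holds after multiplying the entries by a polynomial in $i,j$. For complex $r$ and $\mathrm{Re}\,\beta>0$ the moduli are bounded by $e^{l\,\mathrm{Re}\,r-\mathrm{Re}\,\beta\,l(l-1)/2}$. So finite truncations, which are entire in $(r,\beta)$, converge in HS norm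 uniformly on compact subsets of $\{\mathrm{Re}\,\beta>0\}$. The limit is analytic in HS norm, with entrywise derivatives.

**Step 2: a spectral gap.** By Fact 1, $\lambda=\|A\|$ is a simple eigenvalue with eigenvector $\tau>0$, $\|\tau\|=1$. The matrix $A^2$ also has positive entries, so $\lambda^2$ is a simple eigenvalue of $A^2$, and therefore $-\lambda$ is not an eigenvalue of $A$. By compactness the rest of the spectrum of $A/\lambda$ lies in $[-\rho,\rho]$ with some $\rho<1$, and
$$\lambda^{-n}A^nx\to\langle x,\tau\rangle\,\tau\quad\text{in }\ell^2,\qquad x\in\ell^2.\tag{3}$$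

**Step 3: $\lambda$ and $\tau$ are analytic.** We will differentiate both. Near a given real parameter take a small circle around $\lambda$ enclosing no other spectrum, and let $\Pi$ be as in Fact 2, analytic and of rank one. At nearby real parameters $\|A\|$ lies inside the circle by continuity, so $\Pi$ is the orthogonal projection onto $\tau$. Hence $\lambda=\mathrm{tr}(A\Pi)$ is analytic. Also $\Pi e_1=\tau(1)\tau$ and $\langle e_1,\Pi e_1\rangle=\tau(1)^2>0$, so $\tau=\Pi e_1/\langle e_1,\Pi e_1\rangle^{1/2}$ is analytic as an element of $\ell^2$. Finally $(i\,\tau(i))_i\in\ell^2$, because $\tau=\lambda^{-1}A\tau$ and the matrix $iA(i,j)$ is HS.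

**Step 4: the pair $(I,J)$ and the derivatives of $\Lambda=\log\lambda$.** The law $\pi(i,j)=\tau(i)A(i,j)\tau(j)/\lambda$ is symmetric, with both marginals $\tau^2$. Write $E$ for its expectation, $L=I+J-1$, $V=L(L-1)/2$, and
$$p_i(j)=\frac{A(i,j)\tau(j)}{\lambda\tau(i)}=\pi(J=j\mid I=i),$$
with $P_i,E_i$ the corresponding probability and expectation. All $q_{r,\beta}(m)$, $m\ge1$, are positive. Differentiating $\lambda=\langle\tau,A\tau\rangle$ and using $\langle\partial\tau,\tau\rangle=0$ (as $\|\tau\|=1$) gives $\partial\lambda=\langle\tau,(\partial A)\tau\rangle$. Since $\partial_rA(i,j)=l\,A(i,j)$ and $\partial_\beta A(i,j)=-\frac{l(l-1)}2A(i,j)$,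
$$\Lambda_r=E[L],\qquad\Lambda_\beta=-E[V].\tag{4}$$

**Step 5: the parameter $r_\kappa$.** The speed will be read off at the point where $\lambda=e^{-\kappa}$. By (4), $\Lambda_r>0$. As $r\to-\infty$, $\|A_{r,\beta}\|\to0$ by dominated convergence in HS norm; as $r\to\infty$, $\lambda\ge A(1,1)=e^r/2\to\infty$. So for each $\kappa\in\mathbb R$ there is a unique $r_\kappa=r_\kappa(\beta)$ with $\Lambda(r_\kappa,\beta)=-\kappa$. It is analytic in $(\kappa,\beta)$ by the implicit function theorem, and strictly decreasing in $\kappa$. Write $r^*=r_0$.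

One identity will be used three times. With $i,k\ge1$ both binomials below have upper index $i+k-1$, so
$$\frac{A(i+1,k)}{A(i,k+1)}=\binom{i+k-1}{i}\Big/\binom{i+k-1}{i-1}=\frac ki.\tag{5}$$

## 3. Counting paths by their edge crossings

Let $z_n(N)=\sum_{S_n=N}(1-\alpha)^{I_n}2^{-n}$, and let $\ell(x)=\#\{0\le k\le n:S_k=x\}$ be the local time. Since $I_n=\sum_x\binom{\ell(x)}2$ and $\sum_x\ell(x)=n+1$,
$$e^{r(n+1)}(1-\alpha)^{I_n}2^{-(n+1)}=\prod_{x:\,\ell(x)\ge1}w(\ell(x)).\tag{6}$$
So the weight is a product over sites. To sum it we need to count the paths with given local times, and the crossing numbers of edges do this.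

Fix $N\ge1$. For a path from $0$ to $N$ let $m_x$ be the number of up-crossings of the edge $(x-1,x)$. The number $d_x$ of down-crossings is $m_x-1$ if $1\le x\le N$, and $m_x$ otherwise. Call $(m_x)_{x\in\mathbb Z}$ a profile if $m_x\ge0$, $m_x\ge1$ for $1\le x\le N$, and $\{x:m_x\ge1\}$ is a finite interval of integers. A path has a profile because its range is an interval. At each site, record in order the directions (up or down) in which the path leaves it. In a path from $0$ to $N$ the last departure is up at each visited $x<N$ and down at each visited $x>N$, since after the last visit the path stays on the side of $N$; at $N$ there is no constraint.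

**Lemma 3.** Given a profile, the paths from $0$ to $N$ with this profile correspond one-to-one to families of departure lists with $m_{x+1}$ entries "up" and $d_x$ entries "down" at each $x$, in which the last entry is "up" at each $x<N$ with a nonempty list and "down" at each $x>N$ with a nonempty list.

*Proof.* A path determines its lists, and the lists determine the path, by following them from $0$. It remains to see that every such family comes from a path. The prescribed numbers balance at each $x$: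
$$\#\text{departures}-\#\text{arrivals}=(m_{x+1}-d_{x+1})-(m_x-d_x)=1\{x=0\}-1\{x=N\}.$$
Follow the lists from $0$ until the walk is at a site $x$ with no unused departure. The number of visits to $x$ so far is (used arrivals) $+1\{x=0\}$, and also (used departures) $+1$; here all prescribed departures are used. So used arrivals $=$ prescribed departures $+1-1\{x=0\}$ $=$ prescribed arrivals $+1-1\{x=N\}$. As one cannot use more than prescribed, $x=N$, and all departures and arrivals at $N$ have been used.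

Suppose some $x<N$ has an unused departure. Then its last departure, which is up, is unused, so $x+1$ has a missing arrival. If $x+1<N$, the walk did not end at $x+1$, so used departures there equal used arrivals $+1\{x+1=0\}$, which is less than prescribed arrivals $+1\{x+1=0\}$, the prescribed number of departures. So $x+1$ has an unused departure. Continuing upwards we reach a missing arrival at $N$, a contradiction. The case $x>N$ is symmetric. Hence all lists are used up, and the walk is a path from $0$ to $N$ with the given profile. $\square$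

Now count at each site. For $i\ge1$, $k\ge0$ put
$$\tilde A(i,k)=w(i+k)\binom{i+k-1}{k}=A(i,k+1).$$

* At $1\le x\le N-1$: $m_{x+1}$ departures up, $m_x-1$ down, last one up. So $\ell(x)=m_x+m_{x+1}-1$, with $\binom{m_x+m_{x+1}-2}{m_x-1}$ orders, and $w(\ell(x))$ times this is $A(m_x,m_{x+1})$.
* At $0$: $m_1$ up, $m_0$ down, last one up, $\ell(0)=m_1+m_0$, $\binom{m_1+m_0-1}{m_0}$ orders; the factor is $\tilde A(m_1,m_0)$.
* At $N$: $m_{N+1}$ up, $m_N-1$ down, free order, and one more visit than departures, so $\ell(N)=m_N+m_{N+1}$; the factor is $w(m_N+m_{N+1})\binom{m_N+m_{N+1}-1}{m_{N+1}}=\tilde A(m_N,m_{N+1})$.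
* At visited $x<0$ (that is, $m_{x+1}\ge1$): $m_{x+1}$ up, $m_x$ down, last one up; the factor is $\tilde A(m_{x+1},m_x)$.
* At visited $x>N$ (that is, $m_x\ge1$): $m_{x+1}$ up, $m_x$ down, last one down; the factor is $\tilde A(m_x,m_{x+1})$.

**Example.** The path $0,1,0,1,2$ has $N=2$, $m_1=2$, $m_2=1$ and no other crossings. The factors at $0,1,2$ are $\tilde A(2,0)=w(2)$, $A(2,1)=w(2)$ and $\tilde A(1,0)=w(1)$, matching the local times $2,2,1$. The path $0,-1,0,1$ has $N=1$, $m_1=m_0=1$ and factors $\tilde A(1,0)=w(1)$ at $-1$, $\tilde A(1,1)=w(2)$ at $0$, $\tilde A(1,0)=w(1)$ at $1$.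

The profile is free in $m_1,\dots,m_N\ge1$; to the left it continues with positive numbers $m_0,m_{-1},\dots$ until a first zero, and likewise to the right. With
$$\chi_r(m)=\sum_{p\ge0}\ \sum_{k_1,\dots,k_p\ge1}\tilde A(m,k_1)\tilde A(k_1,k_2)\cdots\tilde A(k_{p-1},k_p)\,\tilde A(k_p,0)$$
(the $p=0$ term is $\tilde A(m,0)$), summing (6) over all paths from $0$ to $N$ gives, in $[0,\infty]$,
$$\sum_ne^{r(n+1)}z_n(N)=2\,\langle\chi_r,A_r^{N-1}\chi_r\rangle,\qquad N\ge1.\tag{7}$$

## 4. The speed formula $\theta=1/E[L]$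

The middle part of the path contributes $A^{N-1}$, hence $\lambda^{N}$. We must check that the two overhanging ends, collected in $\chi_r$, do not spoil this.

**Lemma 4 (tails are subcritical).** Let $\hat A(i,k)=\sqrt{A(i,k+1)A(i+1,k)}$ for $i,k\ge1$, and $\tilde\lambda(r)=\|\hat A\|$. Then $\tilde\lambda(r)<\lambda(r)$ for every $r$, and $\chi_r\in\ell^2$ whenever $\tilde\lambda(r)<1$.

*Proof.* $\hat A$ is symmetric since $A$ is, has positive entries, and is HS because its entries are at most $2^{l}w(l)$ with $l=i+k$. Let $h>0$ be its unit Perron eigenvector and let $h^+$ be the shifted vector $h^+(1)=0$, $h^+(k+1)=h(k)$. By Cauchy–Schwarz,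
$$\tilde\lambda=\sum h(i)h(k)\hat A(i,k)\le\Big(\sum h(i)h(k)A(i,k+1)\Big)^{1/2}\Big(\sum h(i)h(k)A(i+1,k)\Big)^{1/2}.$$
Since $A(i+1,k)=A(k,i+1)$, the two sums are equal, so
$$\tilde\lambda\le\sum h(i)h(k)A(i,k+1)=\langle h,Ah^+\rangle\le\|Ah^+\|\le\lambda.$$
Equality in the last step would mean $\langle h^+,A^2h^+\rangle=\lambda^2$, so $h^+$ would be an eigenvector of $A^2$ for its simple top eigenvalue $\lambda^2$, that is, $h^+\propto\tau$. But $h^+(1)=0<\tau(1)$. So $\tilde\lambda<\lambda$.

By (5), $\hat A(i,k)=A(i,k+1)\sqrt{k/i}$, that is, $\tilde A(i,k)=\sqrt{i/k}\,\hat A(i,k)$ for $i,k\ge1$. Let $\mathcal D=\mathrm{diag}(i)$ and $b(i)=\tilde A(i,0)=w(i)$. Then $\mathcal D^{-1/2}\chi_r=\sum_{p\ge0}\hat A^p\mathcal D^{-1/2}b$, which converges in $\ell^2$ if $\tilde\lambda<1$. Further $\chi_r=b+\mathcal D^{1/2}\hat A(\mathcal D^{-1/2}\chi_r)\in\ell^2$, because $\mathcal D^{1/2}\hat A$ is HS. $\square$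

**Proposition 5.** For $\beta>0$, $\kappa\ge0$, $|S_n|/n\to\theta(\beta,\kappa)$ in $Q_n^{\beta,\kappa}$-probability exponentially fast, where
$$\theta(\beta,\kappa)=\frac1{\Lambda_r(r_\kappa(\beta),\beta)}=\frac1{E[L]}\in(0,1)\quad\text{with }E\text{ taken at }r=r_\kappa(\beta).\tag{8}$$
If $\kappa>0$ then also $S_n/n\to\theta(\beta,\kappa)$, exponentially fast. In particular $\theta^*(\alpha)=\theta(\beta,0)$.

*Proof.*

**Step 1: a little room below $\kappa=0$.** Chernoff's bound at $\kappa=0$ will need a slightly negative force. For $\kappa\ge0$, Lemma 4 gives $\tilde\lambda(r_\kappa)<\lambda(r_\kappa)=e^{-\kappa}\le1$. The function $\tilde\lambda$ is nondecreasing in $r$, since the entries of $\hat A$ are, and continuous, since $\hat A$ is continuous in HS norm by dominated convergence. Hence there is $\kappa_1>0$ with $\tilde\lambda(r_\kappa)<1$ for all $\kappa>-\kappa_1$.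

**Step 2: growth rate of the right half.** Let $Z_n^+(\kappa)=\sum_{N\ge1}e^{\kappa N}z_n(N)$ for $\kappa>-\kappa_1$. By (7),
$$\sum_ne^{r(n+1)}Z_n^+(\kappa)=2\sum_{N\ge1}e^{\kappa N}\langle\chi_r,A_r^{N-1}\chi_r\rangle.$$
If $r<r_\kappa$, then $\tilde\lambda(r)\le\tilde\lambda(r_\kappa)<1$, so $\chi_r\in\ell^2$; since $e^\kappa\lambda(r)<1$ and $\langle\chi_r,A_r^{N-1}\chi_r\rangle\le\lambda(r)^{N-1}\|\chi_r\|^2$, the series converges. If $r>r_\kappa$, then by (3) $\langle\chi_r,A_r^{N-1}\chi_r\rangle\ge\langle b,A_r^{N-1}b\rangle\sim\lambda(r)^{N-1}\langle b,\tau\rangle^2$ and $e^\kappa\lambda(r)>1$, so it diverges. Therefore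
$$\limsup_n\tfrac1n\log Z_n^+(\kappa)=g(\kappa):=-r_\kappa,\qquad\kappa>-\kappa_1.$$

**Step 3: the normalizing constant.** Dropping the last step of the path, for $n\ge1$,
$$z_n(0)\le\tfrac12\big(z_{n-1}(1)+z_{n-1}(-1)\big)=z_{n-1}(1)\le e^{-\kappa}Z_{n-1}^+(\kappa),\qquad\kappa>-\kappa_1.\tag{9}$$
For $\kappa\ge0$ let $Z_n(\kappa)=\sum_{N\in\mathbb Z}e^{\kappa N}z_n(N)$. By reflection symmetry $Z_n^+(\kappa)\le Z_n(\kappa)\le2Z_n^+(\kappa)+z_n(0)$. So $\limsup\frac1n\log Z_n(\kappa)=g(\kappa)$, using (9). Also $Z_{n+m}(\kappa)\le Z_n(\kappa)Z_m(\kappa)$, because the self-intersections within $[0,n]$ and within $[n,n+m]$ are disjoint sets of pairs of times. By Fact 3, $\lim\frac1n\log Z_n(\kappa)$ exists, and it equals $g(\kappa)$.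

**Step 4: law of large numbers.** Let $\kappa\ge0$ and $\kappa+\delta>-\kappa_1$. In the sum over $N\le-1$ we use $-\kappa\le\kappa$ to get
$$E_{Q_n^{\beta,\kappa}}\big[e^{\delta|S_n|}\big]\le\frac{2Z_n^+(\kappa+\delta)+z_n(0)}{Z_n(\kappa)}.$$
By (9) with force $\kappa+\delta$, the right side has exponential rate at most $g(\kappa+\delta)-g(\kappa)$. Chernoff's bound with $\delta>0$ gives
$$\limsup_n\tfrac1n\log Q_n^{\beta,\kappa}\big(|S_n|\ge(g'(\kappa)+\varepsilon)n\big)\le g(\kappa+\delta)-g(\kappa)-\delta g'(\kappa)-\delta\varepsilon,$$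
which is negative for small $\delta$. With $\delta<0$ the rate of $\{|S_n|\le(g'(\kappa)-\varepsilon)n\}$ is at most $g(\kappa+\delta)-g(\kappa)-\delta g'(\kappa)+\delta\varepsilon$, negative for small $|\delta|$. So $|S_n|/n\to g'(\kappa)$ exponentially fast. Differentiating $\Lambda(r_\kappa,\beta)=-\kappa$ gives $\partial_\kappa r_\kappa=-1/\Lambda_r$, so $g'(\kappa)=1/\Lambda_r=1/E[L]$. As $L\ge1$ and $L$ charges every positive integer, $1<E[L]<\infty$.

**Step 5: direction when $\kappa>0$.** For $\varepsilon>0$, by reflection,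
$$Q_n^{\beta,\kappa}(S_n\le-\varepsilon n)=\frac{\sum_{N\ge\varepsilon n}e^{-2\kappa N}e^{\kappa N}z_n(N)}{Z_n(\kappa)}\le e^{-2\kappa\varepsilon n}.$$
With $\varepsilon=\theta/2$, together with Step 4, $S_n/n\to\theta$ exponentially fast. $\square$

Formula (8) and Section 2 also show that $\theta$ is real-analytic; the expression $1/\Lambda_r(r_\kappa(\beta),\beta)$ is analytic on all of $(0,\infty)\times\mathbb R$, so derivatives at $\kappa=0$ make sense.

**Example (formula (8) near $\alpha=1$).** Let $x=1-\alpha=e^{-\beta}\to0$ and $r=r^*$, so $\lambda=1$. We check that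
$$\frac1{\theta^*}=1+2x^2+O(x^3).\tag{10}$$
From $1=\lambda\ge A(1,1)=e^r/2$ we get $e^r\le2$, so $A(i,j)\le2^{l-1}x^{l(l-1)/2}$. All error terms now come from Cauchy–Schwarz with $\|\tau\|=1$.

* Since $\tau(i)^2\le\sum_jA(i,j)^2$, we get $1-\tau(1)^2\le\sum_{i\ge2}\sum_jA(i,j)^2=O(x^2)$.
* $\tau(2)=A(2,1)\tau(1)+O(x^3)$, as the remaining entries $A(2,j)$ have $l=j+1\ge3$. So $\tau(2)=O(x)$.
* The first row of $A\tau=\tau$ gives $A(1,1)=1-\big(A(1,2)\tau(2)+O(x^3)\big)/\tau(1)=1+O(x^2)$.
* $A(1,2)=\frac14e^{2r}x=A(1,1)^2x=x+O(x^3)$, hence $\tau(2)=x+O(x^3)$.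

Since $\sum A(i,j)\tau(i)\tau(j)=1$, we have $E[L]-1=\sum(l-1)A(i,j)\tau(i)\tau(j)$. The two pairs with $l=2$ give $2A(1,2)\tau(1)\tau(2)=2x^2+O(x^4)$, and those with $l\ge3$ give at most $(\sum_{l\ge3}l\cdot l^2\,4^{l-1}x^{l(l-1)})^{1/2}=O(x^3)$. This proves (10). It agrees with a direct picture: on a straight path one inserts back-steps, as in $0,1,0,1,2$; each costs two self-intersections, a factor $x^2$, and loses two steps.

## 5. The sign of $\partial_\beta\theta$ as a covariance with the score $D(L)$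

By (8) and (4), at $r=r_\kappa(\beta)$,
$$\frac{\partial r_\kappa}{\partial\beta}=-\frac{\Lambda_\beta}{\Lambda_r}=\frac{E[V]}{E[L]}=:\mu>0,\qquad\frac{\partial}{\partial\beta}\frac1\theta=\mu\,\Lambda_{rr}+\Lambda_{r\beta}.\tag{11}$$
Raising $\beta$ at fixed $r$ penalizes large $L$, but it also raises $r_\kappa$, which favours large $L$. The two effects compete, and we must show that the sum is negative.

**Convexity is not enough.** $\Lambda$ is jointly convex: by (3), $\Lambda=\lim\frac1n\log\langle e_1,A^ne_1\rangle$, and $\langle e_1,A^ne_1\rangle$ is a sum of positive multiples of exponentials of affine functions of $(r,\beta)$. But this only says that the Hessian is nonnegative, and then $\mu\Lambda_{rr}+\Lambda_{r\beta}$ may have either sign: the convex function $F=r-\beta+\frac12(r^2+\beta^2)$ at the origin has $F_r=1$, $F_\beta=-1$, so $\mu=1$, and $\mu F_{rr}+F_{r\beta}=1>0$.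

So we need to use how $L$ depends on $r$. A dot denotes $\partial_r$. Let
$$u=\dot\tau/\tau,\qquad D(m)=\partial_r\log q_{r,\beta}(m).$$
Since $q_{r,\beta}(m)=\lambda^{-1}\sum_{i+j=m+1}\tau(i)\tau(j)A(i,j)$ is a finite sum whose terms have logarithmic derivative $u(i)+u(j)+m-\Lambda_r$, symmetry gives
$$D(m)=m-\Lambda_r+2E[u(I)\mid L=m].\tag{12}$$

**Proposition 6.** Let $D$ be taken at $r=r_\kappa(\beta)$, $\kappa\ge0$. If $D$ is strictly increasing, then $\partial_\beta\theta(\beta,\kappa)>0$ and $\partial_\kappa\theta(\beta,\kappa)>0$. More precisely, with $f(m)=m\big(\frac{m-1}2-\mu\big)$,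
$$\partial_\beta\theta=\theta^2E[f(L)D(L)],\qquad\partial_\kappa\theta=\theta^2\,\frac{\mathrm{Cov}(L,D(L))}{\Lambda_r}.$$

*Proof.*

**Step 1: differentiating expectations.** The aim is, for $f$ of polynomial growth,
$$\partial_rE_r[f(L)]=E[f(L)D(L)].\tag{13}$$
Let $F(i,j)=f(i+j-1)A(i,j)$, a symmetric, analytic HS family, for which $(|F(i,j)|)$ is HS too. Then $E_r[f(L)]=\lambda^{-1}\langle\tau,F\tau\rangle$, whose derivative is
$$-\Lambda_rE[f(L)]+\lambda^{-1}\langle\tau,\dot F\tau\rangle+2\lambda^{-1}\langle\dot\tau,F\tau\rangle=E\big[f(L)(L-\Lambda_r+2u(I))\big],$$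
with absolute convergence because $\dot\tau\in\ell^2$. Conditioning on $L$ and using (12) gives (13). With $f\equiv1$ we get $E[D(L)]=0$.

**Step 2: the derivative in $\beta$.** By (4) and (13), $\Lambda_{rr}=\partial_rE_r[L]=E[LD(L)]$ and $\Lambda_{r\beta}=-\partial_rE_r[V]=-E[VD(L)]$. So (11) reads
$$\partial_\beta\frac1\theta=-E\big[(V-\mu L)D(L)\big]=-E[f(L)D(L)],$$
which is the stated formula for $\partial_\beta\theta$.

**Step 3: the sign.** Here $E[f(L)]=E[V]-\mu E[L]=0$. The function $f$ changes sign once: $f(m)\le0$ iff $\frac{m-1}2\le\mu$. Let $m_0\ge1$ be the largest such $m$. Then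
$$E[f(L)D(L)]=E\big[f(L)\big(D(L)-D(m_0)\big)\big]>0:$$
for $L\le m_0$ both factors are $\le0$, for $L>m_0$ both are $>0$, and $L$ charges every integer.

**Step 4: the derivative in $\kappa$.** $\Lambda_{rr}=E[LD(L)]=\mathrm{Cov}(L,D(L))>0$, since $E[D(L)]=0$, $D$ is strictly increasing and $L$ is not constant. As $\partial_\kappa r_\kappa=-1/\Lambda_r$, $\partial_\kappa(1/\theta)=-\Lambda_{rr}/\Lambda_r<0$. $\square$

**What if the local times were independent?** If $\Lambda$ were replaced by $\log\sum_ma(m)e^{rm-\beta m(m-1)/2}$ for a single variable with positive weights $a(m)$ (say bounded), the score would be $D(m)=m-\Lambda_r$, which is increasing, and Step 3 would finish the proof. In our model the term $2E[u(I)\mid L=m]$ in (12) records how the eigenvector moves with $r$, and it must be controlled.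

**The equation for the eigenvector derivative.** Differentiating $A\tau=\lambda\tau$ and dividing by $\lambda\tau(i)$, we get $u(i)=E_i[L+u(J)]-\Lambda_r$, and under $P_i$ we have $L=i-1+J$. The function
$$v(i)=i+u(i)$$
absorbs the awkward term $E_i[J]$, and satisfies
$$v(i)=2i-1-\Lambda_r+E_i[v(J)].\tag{14}$$
Note $\tau v=(i\tau(i))_i+\dot\tau\in\ell^2$. Since $E[I\mid L=m]=\frac{m+1}2$ by symmetry, (12) becomes
$$D(m)=2E[v(I)\mid L=m]-1-\Lambda_r.\tag{15}$$
So it would suffice that $v$ is strictly increasing and that the law of $I$ given $L=m$ moves up with $m$.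

**Where the standard argument stops.** Solve (14) by iteration, $v_0=0$, $v_{n+1}(i)=2i-1-\Lambda_r+E_i[v_n(J)]$. The source term increases in $i$ by $2$ per step. If $P_i$ were stochastically increasing in $i$, then all $v_n$ would be increasing by induction. But this fails. We shall compute in (16) that $p_{i+1}(j)/p_i(j)$ is proportional, as a function of $j$, to $(i+j-1)e^{-\beta j}$. Its ratio at $j+1$ and $j$ is $(1+\frac1{i+j-1})e^{-\beta}\le2e^{-\beta}$. For $\beta>\log2$, i.e. $\alpha>\frac12$, this is always $<1$. Then $P_{i+1}$ is strictly below $P_i$ in the MLR order, so $P_{i+1}(J>j)<P_i(J>j)$ for all $i,j\ge1$. (Strictness: if $h=p_{i+1}/p_i$ has $h(j+1)\le1$, sum $(h-1)p_i$ over $k>j$; if $h(j+1)>1$, then $h>1$ on $\{1,\dots,j\}$, sum over $k\le j$.) The operator then turns increasing functions into decreasing ones. For small $\beta$ the likelihood ratio first rises and then falls in $j$ for small $i$, and gives no sign at all.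

**Two-sided control.** Let
$$K(i,j)=P_{i+1}(J>j)-P_i(J>j).$$
The increments $s_n(i)=v_n(i+1)-v_n(i)$ satisfy $s_{n+1}(i)=2+\sum_{j\ge1}K(i,j)s_n(j)$ (Section 8). If $K$ can be negative, positivity of $s_{n+1}$ requires an upper bound $s_n\le S$, and this upper bound must itself be propagated. Suppose we have a function $c>0$ on $\mathbb N$ and
$$-c(j)\,p_i(j+1)\le K(i,j)\le a(i)\,c(j)\,p_i(j+1).$$
Take $S=2/c$. From $0\le s_n\le S$ the lower bound gives $s_{n+1}(i)\ge2-2\sum_{j\ge1}p_i(j+1)=2p_i(1)>0$, and the upper bound gives $s_{n+1}(i)\le2+2a(i)$, which is at most $S(i)$ as soon as $a(i)\le\frac1{c(i)}-1$. So one function $c$ fixes everything. The choice will be $c(j)=1-e^{-\beta j}$, for which $\frac1{c(i)}-1=\frac1{e^{\beta i}-1}$. Its merit: with the right factor, it cancels the exponential $e^{\beta j}$ in $p_i(j)/p_{i+1}(j)\propto e^{\beta j}/(i+j-1)$. The proof of these kernel bounds uses that $\tau$ is log-concave, and so does the monotonicity of the law of $I$ given $L=m$. This comes first.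

## 6. Log-concavity of the Perron eigenvector

**Lemma 7.** Let $\varphi,\eta$ be positive log-concave sequences on $\mathbb N_0$ with $T(a)=\sum_{b\ge0}\binom{a+b}a\varphi(a+b)\eta(b)<\infty$ for all $a\ge0$. Then $T(a)^2\ge T(a-1)T(a+1)$ for $a\ge1$.

*Proof.*

**Step 1: group by $b+b'$.** We reduce to a finite sum. Expand $T(a)^2-T(a-1)T(a+1)$ over pairs $(b,b')$; both double series have nonnegative terms and converge, so we may group them by $\sigma=b+b'$ and show that each group is $\ge0$. Fix $\sigma$ and put $M=2a+\sigma$,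
$$G(d)=\eta\big(\tfrac{\sigma+d}2\big)\eta\big(\tfrac{\sigma-d}2\big)\ (|d|\le\sigma),\qquad H(e)=\varphi\big(\tfrac{M+e}2\big)\varphi\big(\tfrac{M-e}2\big)\ (|e|\le M),$$
where $d\equiv e\equiv\sigma\pmod2$. Then $\eta(b)\eta(b')=G(b-b')$, $\varphi(a+b)\varphi(a+b')=H(b-b')$, $\varphi(a-1+b)\varphi(a+1+b')=H(b-b'-2)$, and the group equals
$$\sum_{b+b'=\sigma}G(b-b')\Big[\tbinom{a+b}a\tbinom{a+b'}aH(b-b')-\tbinom{a-1+b}{a-1}\tbinom{a+1+b'}{a+1}H(b-b'-2)\Big].$$
Here $|b-b'-2|\le\sigma+2\le M$ because $a\ge1$.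

**Step 2: reduce to indicators.** By log-concavity, $G$ and $H$ are even and nonincreasing in $|d|$, $|e|$ (moving two arguments apart does not increase the product). So both are nonnegative combinations of indicators $1\{|d|\le k\}$, $0\le k\le\sigma$, and $1\{|e|\le k'\}$, $0\le k'\le M$, with $k\equiv k'\equiv\sigma\pmod2$. The group is bilinear in $(G,H)$, so we may take $G=1\{|d|\le k\}$, $H=1\{|e|\le k'\}$. By parity, $k'\ge k+2$ or $k'\le k$.

**Step 3: the case $k'\ge k+2$.** We telescope with Pascal's rule. If $|b-b'|\le k$ then $|b-b'|\le k'$ and $|b-b'-2|\le k'$, so both sums run over all $b$ with $|b-b'|\le k$, i.e. $x\le b\le\sigma-x$ with $x=(\sigma-k)/2$. Let $U(b)=\binom{a+b-1}a\binom{a+\sigma-b+1}{a+1}$. For $b'=\sigma-b$ put $\xi=\binom{a+b-1}a$, $\xi'=\binom{a+b-1}{a-1}$, $\zeta=\binom{a+b'}a$, $\zeta'=\binom{a+b'}{a+1}$. Pascal's rule gives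
$$\tbinom{a+b}a\tbinom{a+b'}a-\tbinom{a-1+b}{a-1}\tbinom{a+1+b'}{a+1}=(\xi+\xi')\zeta-\xi'(\zeta+\zeta')=\xi\zeta-\xi'\zeta',$$
$$U(b)-U(b+1)=\xi(\zeta+\zeta')-(\xi+\xi')\zeta'=\xi\zeta-\xi'\zeta'.$$
So the group is $U(x)-U(y)$ with $y=\sigma-x+1>x$. Using $\binom{a+y}{a+1}=\frac{a+y}{a+1}\binom{a+y-1}a$ and the same for $x$,
$$U(x)-U(y)=\tbinom{a+x-1}a\tbinom{a+y}{a+1}-\tbinom{a+y-1}a\tbinom{a+x}{a+1}=\tbinom{a+x-1}a\tbinom{a+y-1}a\frac{y-x}{a+1}\ge0.$$

**Step 4: the case $k'\le k$.** Now the constraint from $H$ decides. The first sum runs over $|b-b'|\le k'$; with $m=a+b$, $M-m=a+b'$, it is $\sum_{|2m-M|\le k'}\binom ma\binom{M-m}a$. (All $m$ in this range occur: $k'\le\sigma$ gives $a\le m\le M-a$.) In the second sum put $m=a-1+b$, so $M-m=a+1+b'$ and $2m-M=b-b'-2$; it is at most $\sum_{|2m-M|\le k'}\binom m{a-1}\binom{M-m}{a+1}$, since any added terms are nonnegative. Let now $U(m)=\binom ma\binom{M+1-m}{a+1}$. With $\xi=\binom ma$, $\xi'=\binom m{a-1}$, $\zeta=\binom{M-m}a$, $\zeta'=\binom{M-m}{a+1}$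 we have again
$$\tbinom ma\tbinom{M-m}a-\tbinom m{a-1}\tbinom{M-m}{a+1}=\xi\zeta-\xi'\zeta'=\xi(\zeta+\zeta')-(\xi+\xi')\zeta'=U(m)-U(m+1).$$
Let $x=(M-k')/2\ge a$ and $y=M+1-x>x$. The group is at least
$$U(x)-U(y)=\tbinom xa\tbinom y{a+1}-\tbinom ya\tbinom x{a+1}=\tbinom xa\tbinom ya\frac{(y-a)-(x-a)}{a+1}\ge0.\qquad\square$$

**Consequence: $\tau$ is log-concave.** With $a=i-1$, $b=j-1$ and $\varphi(m)=w(m+1)$, log-concave by (2), Lemma 7 says that $A$ maps positive log-concave sequences in $\ell^2$ to log-concave ones. Start from the log-concave sequence $w\in\ell^2$. All $\lambda^{-n}A^nw$ are log-concave, and by (3) they converge pointwise to $\langle w,\tau\rangle\tau$ with $\langle w,\tau\rangle>0$. Hence $\tau(j+1)/\tau(j)$ is nonincreasing in $j$.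

## 7. Two-sided bounds on the transition kernel

Let $c(j)=1-e^{-\beta j}$ for $j\ge0$, and recall $K(i,j)=P_{i+1}(J>j)-P_i(J>j)$.

**Lemma 8.** For all $i,j\ge1$ and every $r$,
$$-c(j)\,p_i(j+1)\ \le\ K(i,j)\ \le\ \frac{c(j)}{e^{\beta i}-1}\,p_i(j+1).$$

*Proof.*

**Step 1: the two likelihood ratios.** Fix $i$ and put $l=i+j-1$. From (1), (2) and $\binom li/\binom{l-1}{i-1}=\frac li$, $\binom l{i-1}/\binom{l-1}{i-1}=\frac lj$, together with $e^{-\beta l}=e^{-\beta(i-1)}e^{-\beta j}$,
$$p_{i+1}(j)=C_i\,l\,e^{-\beta j}\,p_i(j),\qquad\frac{p_i(j+1)}{p_i(j)}=\frac lj\,e^{-\beta j}R(j),\qquad R(j)=\tfrac12e^{r-\beta(i-1)}\frac{\tau(j+1)}{\tau(j)},\tag{16}$$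
where $C_i=\frac1{2i}e^{r-\beta(i-1)}\tau(i)/\tau(i+1)>0$ does not depend on $j$. By Section 6, $R$ is positive and nonincreasing.

**Step 2: a sequence that starts and ends at $0$.** To compare $K(i,j)$ with a multiple of $c(j)p_i(j+1)$, let $\omega\in\mathbb R$ and
$$T(j)=K(i,j)+\omega\,c(j)\,p_i(j+1),\qquad j\ge0.$$
Then $T(0)=0$, because $K(i,0)=0=c(0)$, and $T(j)\to0$ as $j\to\infty$. So the sign of $T$ follows if its increments change sign only once. For $j\ge1$, $K(i,j)-K(i,j-1)=p_i(j)-p_{i+1}(j)$, so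
$$T(j)-T(j-1)=p_{i+1}(j)\big(\rho(j)-1\big),\qquad\rho(j)=\frac{(1-\omega c(j-1))\,p_i(j)+\omega c(j)\,p_i(j+1)}{p_{i+1}(j)}.$$
By (16), $C_ip_i(j)/p_{i+1}(j)=e^{\beta j}/l$ and $C_ip_i(j+1)/p_{i+1}(j)=R(j)/j$. Thus
$$C_i\rho(j)=\frac{e^{\beta j}\big(1-\omega c(j-1)\big)}l+\omega\,\frac{c(j)}jR(j).$$
Since $c$ is strictly concave with $c(0)=0$, $c(j)/j$ is strictly decreasing in $j\ge1$, and so is $\frac{c(j)}jR(j)$.

**Step 3: lower bound, $\omega=1$.** Here $e^{\beta j}(1-c(j-1))=e^\beta$, so $C_i\rho(j)=\frac{e^\beta}{i+j-1}+\frac{c(j)}jR(j)$ is strictly decreasing. The increments of $T$ are first $\ge0$ and then $\le0$; with $T(0)=T(\infty)=0$ this gives $T\ge0$.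

**Step 4: upper bound, $\omega=-1/(e^{\beta i}-1)$.** Here
$$e^{\beta j}\big(1-\omega c(j-1)\big)=e^{\beta j}\,\frac{e^{\beta i}-e^{-\beta(j-1)}}{e^{\beta i}-1}=\frac{e^{\beta(i+j)}-e^\beta}{e^{\beta i}-1}=\frac{e^\beta(e^{\beta l}-1)}{e^{\beta i}-1},$$
so
$$C_i\rho(j)=\frac1{e^{\beta i}-1}\Big[e^\beta\,\frac{e^{\beta l}-1}l-\frac{c(j)}jR(j)\Big].$$
As $(e^{\beta l}-1)/l$ increases with $l$, this is strictly increasing in $j$. The increments of $T$ are first $\le0$ and then $\ge0$, so $T\le0$. $\square$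

## 8. A sandwich for the increments of $v$

**Proposition 9.** For all $r\in\mathbb R$, $\beta>0$, $i\ge1$:
$$0<2p_i(1)\le v(i+1)-v(i)\le S(i):=\frac2{1-e^{-\beta i}}.$$

*Proof.*

**Step 1: $v$ is the limit of the iteration, up to a constant.** Let $(\mathcal Pf)(i)=E_i[f(J)]$ on $L^2(\tau^2)$. The map $f\mapsto\tau f$ carries $\mathcal P$ to $A/\lambda$ on $\ell^2$. So $1$ is a simple eigenvalue, with eigenvectors the constants, and the rest of the spectrum lies in $[-\rho,\rho]$, $\rho<1$. The function $\gamma(i)=2i-1-\Lambda_r$ is in $L^2(\tau^2)$ and has mean $2E[I]-1-E[L]=0$. Hence $v_n:=\sum_{k<n}\mathcal P^k\gamma$ converges in $L^2(\tau^2)$, thus pointwise, to some $v_\infty$ with $v_\infty=\gamma+\mathcal Pv_\infty$. By (14), $(1-\mathcal P)(v-v_\infty)=0$, and $v-v_\infty\in L^2(\tau^2)$ because $\tau v\in\ell^2$. So $v-v_\infty$ is constant, and it suffices to bound the increments of $v_n$.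

**Step 2: recursion for the increments.** Let $s_n(i)=v_n(i+1)-v_n(i)$. We claim $0\le s_n\le S$ for all $n$. This is true for $v_0=0$. Suppose it holds for $n$. As $S\le S(1)$, $v_n$ grows at most linearly, and $E_iJ<\infty$. Since $v_n(J)=v_n(1)+\sum_{1\le j<J}s_n(j)$, Tonelli gives $E_i[v_n(J)]=v_n(1)+\sum_{j\ge1}s_n(j)P_i(J>j)$. With $v_{n+1}=\gamma+\mathcal Pv_n$,
$$s_{n+1}(i)=2+\sum_{j\ge1}K(i,j)\,s_n(j).\tag{17}$$

**Step 3: both bounds propagate.** Use Lemma 8 and $c(j)S(j)=2$:
$$s_{n+1}(i)\ge2-\sum_{j\ge1}c(j)p_i(j+1)S(j)=2-2\big(1-p_i(1)\big)=2p_i(1)\ge0,$$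
$$s_{n+1}(i)\le2+\frac1{e^{\beta i}-1}\sum_{j\ge1}c(j)p_i(j+1)S(j)\le2+\frac2{e^{\beta i}-1}=S(i).$$
So the claim holds for all $n$, and $s_n(i)\ge2p_i(1)$ for $n\ge1$. Let $n\to\infty$; $p_i(1)>0$. $\square$

## 9. The score $D$ is strictly increasing: proof of Theorem 2(b)

**Proposition 10.** For all $r\in\mathbb R$, $\beta>0$, the function $m\mapsto D(m)=\partial_r\log q_{r,\beta}(m)$ is strictly increasing on $\mathbb N$. Consequently $q_{r,\beta}$ is strictly increasing in $r$ in the MLR order.

*Proof.*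

**Step 1: the law of $I$ given $L=m$ increases with $m$.** This law charges exactly $\{1,\dots,m\}$. For $1\le i\le m-1$, by (5) with $k=m-i$,
$$\frac{\pi(I=i+1\mid L=m)}{\pi(I=i\mid L=m)}=\frac{\tau(i+1)A(i+1,m-i)\tau(m-i)}{\tau(i)A(i,m-i+1)\tau(m-i+1)}=\frac{m-i}i\cdot\frac{\tau(i+1)}{\tau(i)}\cdot\frac{\tau(m-i)}{\tau(m-i+1)}.$$
For fixed $i$, the first factor is strictly increasing in $m$ and the last is nondecreasing in $m$, by log-concavity of $\tau$. So $\pi(I=i\mid L=m+1)/\pi(I=i\mid L=m)$ is nondecreasing in $i\in\{1,\dots,m\}$, while $\pi(I=m+1\mid L=m+1)>0=\pi(I=m+1\mid L=m)$. As recalled in Section 1, the law given $L=m+1$ stochastically dominates the law given $L=m$.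

**Step 2: combine with $v$.** We have $E[v(I)\mid L=m]=v(1)+\sum_{i\ge1}(v(i+1)-v(i))\,\pi(I>i\mid L=m)$. Every increment of $v$ is positive by Proposition 9. Passing from $m$ to $m+1$, no tail probability decreases, and $\pi(I>m\mid L=\cdot)$ goes from $0$ to a positive value. So $E[v(I)\mid L=m]$ is strictly increasing in $m$, and by (15) so is $D$.

**Step 3: integrate in $r$.** For $r<r'$,
$$\log\frac{q_{r',\beta}(m+1)/q_{r,\beta}(m+1)}{q_{r',\beta}(m)/q_{r,\beta}(m)}=\int_r^{r'}\big(D_t(m+1)-D_t(m)\big)\,dt>0,$$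
where $D_t$ is the score at parameter $t$. So $q_{r',\beta}(m)/q_{r,\beta}(m)$ is strictly increasing in $m$. $\square$

## 10. Positive derivatives: proof of Theorem 1 and Theorem 2(a)

Proposition 5 gives the law of large numbers of Theorem 2(a), exponentially fast, the convergence of $S_n/n$ for $\kappa>0$, and $\theta\in(0,1)$. Analyticity of $\theta$ follows from (8) and the analyticity of $\Lambda$ and $r_\kappa$. By Proposition 10, $D$ is strictly increasing at every $(r,\beta)$, in particular at $(r_\kappa(\beta),\beta)$, so Proposition 6 gives $\partial_\beta\theta>0$ and $\partial_\kappa\theta>0$. This proves Theorem 2(a).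

For $\kappa=0$ we have $\theta^*(\alpha)=\theta(\beta,0)$ with $\beta=-\log(1-\alpha)$, so $d\beta/d\alpha=1/(1-\alpha)$ and
$$\frac{d\theta^*}{d\alpha}=\frac{\theta^{*2}}{1-\alpha}\,E[f(L)D(L)]>0,\qquad\alpha\in(0,1),$$
with $f$ as in Proposition 6 and $E$, $D$ taken at $r=r^*(\beta)$. This proves Theorem 1. $\blacksquare$

## 11. The limits $\alpha\to0$ and $\alpha\to1$: proof of Theorem 2(c)

By Theorem 1, $\theta^*$ is analytic with positive derivative, so its inverse is analytic too, and it only remains to show that $\theta^*\to1$ as $\alpha\to1$ and $\theta^*\to0$ as $\alpha\to0$.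

**Step 1: $\alpha\to1$.** By (10), $1/\theta^*=1+2(1-\alpha)^2+O((1-\alpha)^3)\to1$.

**Step 2: $r^*(\beta)\to0$ as $\beta\to0$.** This says that weak repulsion costs little free energy, and it is the input for Step 3. First, $r^*\ge0$, since $Z_n(0)\le1$ and $\frac1n\log Z_n(0)\to-r^*$. For the other direction, let
$$\mathsf P(i,j)=\binom{i+j-2}{i-1}2^{-(i+j-1)},\qquad\text{so that}\qquad A_{r,\beta}(i,j)=e^{rl-\beta l(l-1)/2}\,\mathsf P(i,j).$$
This is a stochastic matrix: given $i$, $J-1$ is a sum of $i$ independent geometric variables on $\{0,1,\dots\}$ with mean $1$ and variance $2$, so it has mean $i$ and variance $2i$. Fix $r>0$. Testing $A$ with the unit vector $m^{-1/2}1_{[1,m]}$ and letting $\beta\to0$ in finitely many entries,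
$$\liminf_{\beta\to0}\lambda(r,\beta)\ge\frac1m\sum_{i,j\le m}e^{r(i+j-1)}\mathsf P(i,j)\ge\frac{e^r}m\sum_{i,j\le m}\mathsf P(i,j).$$
For $i\le m-2m^{2/3}$, Chebyshev's inequality gives
$$\mathsf P(J>m\mid i)\le\mathsf P\big(J-1-i\ge m-i\mid i\big)\le\frac{2i}{(m-i)^2}\le\frac{2m}{4m^{4/3}}=\tfrac12m^{-1/3}.$$
So for large $m$ the lower bound is at least $e^r\,\frac{m-2m^{2/3}-1}m\big(1-\frac12m^{-1/3}\big)$, which tends to $e^r>1$ as $m\to\infty$. Fixing $m$ large, we get $\lambda(r,\beta)>1=\lambda(r^*(\beta),\beta)$, i.e. $r^*(\beta)<r$, for all small $\beta$. As $r>0$ was arbitrary, $r^*(\beta)\to0$.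

**Step 3: $\alpha\to0$.** We compare exponential moments with simple random walk. For $\kappa>0$, since $(1-\alpha)^{I_n}\le1$ and $e^{\kappa|S_n|}\le e^{\kappa S_n}+e^{-\kappa S_n}$,
$$E_{Q_n^\alpha}\big[e^{\kappa|S_n|}\big]\le\frac{2(\cosh\kappa)^n}{Z_n^\alpha},\qquad\tfrac1n\log Z_n^\alpha\to-r^*(\beta).$$
The law of large numbers gives $\liminf\frac1n\log E_{Q_n^\alpha}[e^{\kappa|S_n|}]\ge\kappa(\theta^*-\varepsilon)$ for every $\varepsilon>0$. Hence
$$\kappa\,\theta^*(\alpha)\le\log\cosh\kappa+r^*(\beta),$$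
and by Step 2, $\limsup_{\alpha\to0}\theta^*(\alpha)\le\kappa^{-1}\log\cosh\kappa$. As $\kappa\to0$ the right side tends to $0$, so $\theta^*(\alpha)\to0$. This proves Theorem 2(c). $\blacksquare$
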